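# A subspace of $\ell_1$ whose balls behave as in a dual space, but which is not complemented in its bidual

## A subspace of $\ell_1$ with $IP_{f,\infty}$ and no projection from its bidual

Scalars are real throughout, and a Banach space $X$ is identified with its canonical image in $X^{**}$.

**Theorem 1 (main theorem).** There is a separable Banach space $X\neq\{0\}$, a closed subspace of $\ell_1$, which has the finite-infinite intersection property $IP_{f,\infty}$ (equivalently, $X$ is an almost constrained subspace of $X^{**}$), but which is not constrained in $X^{**}$. In fact there is no bounded linear projection, of any norm, from $X^{**}$ onto $X$.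

The words in this statement are the following.

**Definition (constrained).** A closed subspace $X$ of a Banach space $Y$ is *constrained* in $Y$ if there is a projection of norm at most $1$ from $Y$ onto $X$. (If $X\ne\{0\}$ the norm is then exactly $1$.)

**Definition (almost constrained).** $X$ is an *almost constrained* (AC) subspace of $Y$ if any family of closed balls of $Y$ centered at points of $X$ that has a common point in $Y$ also has a common point in $X$.

**Definition ($IP_{f,\infty}$).** A Banach space $X$ has $IP_{f,\infty}$ if every family of closed balls in $X$ with empty intersection contains a finite subfamily with empty intersection.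

Constrained implies almost constrained: if $P:Y\to X$ is a norm-one projection and $u\in Y$ satisfies $\|u-x_i\|\le r_i$ with $x_i\in X$, then $\|Pu-x_i\|=\|P(u-x_i)\|\le r_i$.

A dual space $X=W^*$ is constrained in its bidual: restricting a functional on $W^{**}$ to $W$ is a norm-one projection $W^{***}\to W^*$. It also has $IP_{f,\infty}$, because its closed balls are weak$^*$ compact.

For a space without the property, take $c_0$ with unit vectors $\delta_n$ and the balls $B(2\delta_n,1)$, $n\ge1$. A point $x$ in all of them has $|x_n-2|\le 1$, so $x_n\ge1$ for every $n$; no such $x$ is in $c_0$. But $(1,\dots,1,0,0,\dots)$ with $N$ ones lies in the first $N$ balls, so every finite subfamily has a common point. In $\ell_\infty=c_0^{**}$ the constant sequence $1$ lies in all the balls, so $c_0$ is not almost constrained in its bidual either.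

The question answered by Theorem 1 is whether the implication "constrained in $X^{**}$ $\Rightarrow$ $IP_{f,\infty}$" can be reversed. It comes from the article "Vector valued invariant means, complementability and almost constrained subspaces" (doi:10.1007/s00010-023-00963-0). A general AC-subspace need not be constrained, but here the larger space is the bidual of the smaller one. Theorem 1 says that the answer is still no, and that even a projection with a large norm may be missing.

## Three forms of the ball condition

We need $IP_{f,\infty}$ in a form that can be checked. The tool is the **principle of local reflexivity** (Lindenstrauss–Rosenthal 1969; Johnson–Rosenthal–Zippin 1971): if $G\subset X^{**}$ is finite-dimensional and $\eta>0$, there is a linear $T:G\to X$ with $T|_{G\cap X}=\mathrm{id}$ and $\|T\|\le 1+\eta$.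

**Lemma 2.** For a Banach space $X$ the following are equivalent.

1. $X$ has $IP_{f,\infty}$.
2. $X$ is an AC-subspace of $X^{**}$.
3. For every $u\in X^{**}$ there is $x_0\in X$ with
$$\|x_0-x\|\le\|u-x\|\qquad\text{for all }x\in X. \tag{1}$$

*Proof.* **(3)$\Rightarrow$(2).** If $u\in X^{**}$ lies in balls with centers $x_i\in X$ and radii $r_i$, the point $x_0$ of (1) satisfies $\|x_0-x_i\|\le\|u-x_i\|\le r_i$.

**(2)$\Rightarrow$(1).** Let $B_X(x_i,r_i)$ be balls in $X$ such that every finite subfamily has a common point. The balls of $X^{**}$ with the same centers and radii are weak$^*$ compact and have the finite intersection property, so they have a common point in $X^{**}$. By (2) they have one in $X$.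

**(1)$\Rightarrow$(3).** Given $u$, consider the balls $B_X(x,\|u-x\|+\varepsilon)$ for all $x\in X$ and $\varepsilon>0$. We check finite subfamilies: let $x_1,\dots,x_k$ be the centers and let $\varepsilon$ be the smallest of the finitely many $\varepsilon$'s. Put $G=\operatorname{span}\{u,x_1,\dots,x_k\}$ and take $T$ from local reflexivity. As $Tx_i=x_i$,
$$\|Tu-x_i\|=\|T(u-x_i)\|\le(1+\eta)\|u-x_i\|\le\|u-x_i\|+\varepsilon$$
if $\eta$ is small enough. So finite subfamilies have common points, and by (1) there is $x_0$ in all the balls. Letting $\varepsilon\to0$ gives (1). $\blacksquare$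

The proof of Theorem 1 uses only (3)$\Rightarrow$(2)$\Rightarrow$(1), which needs no local reflexivity.

## Extending a projection one dimension at a time

Condition (1) looks like the engine of a Hahn–Banach argument, so the first thing to try is to prove that $IP_{f,\infty}$ does imply constrainedness. The first step works.

**Observation.** Condition (1) holds for all $u\in X^{**}$ if and only if $X$ is constrained in $X+\mathbb Ru$ for every $u\in X^{**}$.

Indeed, if $u\notin X$ and $x_0$ is as in (1), define $x+tu\mapsto x+tx_0$. For $t\ne0$,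
$$\|x+tx_0\|=|t|\,\|x_0-(-x/t)\|\le|t|\,\|u-(-x/t)\|=\|x+tu\| ,$$
so this is a norm-one projection (of norm at most one if $X=\{0\}$). Conversely, given $P$, take $x_0=Pu$. If $u\in X$, both sides are trivial.

Now try the second step. Let $X\subset V\subset X^{**}$, let $P_1:V\to X$ be a projection of norm at most $1$, and let $v\in X^{**}\setminus V$. Extending $P_1$ to $V+\mathbb Rv$ with norm at most $1$ means choosing $y\in X$, the image of $v$, such that
$$\|y-P_1w\|\le\|v-w\|\qquad\text{for all }w\in V \tag{2}$$
(again by homogeneity, writing $w'+tv=t(v-w)$ with $w=-w'/t$). So the balls with centers $P_1w$ and radii $\|v-w\|$ must have a common point in $X$. For $V=X$ the point $v$ is a common point in $X^{**}$, and $IP_{f,\infty}$ applies. For $V\supsetneq X$ the centers have moved from $w$ to $P_1w$, and nothing places $v$, or any other point of $X^{**}$, in all the moved balls. Two balls at a time do meet, since $\|P_1w-P_1w'\|\le\|w-w'\|\le\|v-w\|+\|v-w'\|$, but $IP_{f,\infty}$ needs this for all finite subfamilies. The argument stops here, and not only for want of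 skill: Theorem 8 gives a space with $IP_{f,\infty}$ where the passage from one added dimension to two is impossible.

The difficulty is linearity: (1) chooses a good $x_0$ for each $u$ separately, and these choices need not fit together. To build a counterexample we want a space where a good $x_0$ is easy to find by a nonlinear recipe, while every linear recipe fails.

## Proximinal subspaces of $L$-embedded spaces

We look for $X$ inside $\ell_1(\Gamma)$, whose bidual splits cleanly. Write $(e_\gamma)_{\gamma\in\Gamma}$ for the unit vector basis of $\ell_1(\Gamma)$; recall $\ell_1(\Gamma)^{**}=\ell_\infty(\Gamma)^*$.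

**Lemma 3.** $\ell_1(\Gamma)^{**}=\ell_1(\Gamma)\oplus_1c_0(\Gamma)^\perp$: every $\Phi\in\ell_\infty(\Gamma)^*$ is uniquely $\Phi=z+\varphi$ with $z\in\ell_1(\Gamma)$ and $\varphi|_{c_0(\Gamma)}=0$, and $\|\Phi\|=\|z\|+\|\varphi\|$.

*Proof.* **Step 1: the decomposition.** Since $c_0(\Gamma)^*=\ell_1(\Gamma)$, the restriction $\Phi|_{c_0(\Gamma)}$ is given by a unique $z\in\ell_1(\Gamma)$. Let $z$ act on all of $\ell_\infty(\Gamma)$ by $s\mapsto\sum z(\gamma)s(\gamma)$ and put $\varphi=\Phi-z$.

**Step 2: the norm.** The inequality $\|\Phi\|\le\|z\|+\|\varphi\|$ is the triangle inequality. For the other one we build a test function that is good for both parts. Let $\varepsilon>0$, take a finite $A\subset\Gamma$ with $\sum_{\gamma\notin A}|z(\gamma)|<\varepsilon$, and $t$ in the unit ball of $\ell_\infty(\Gamma)$ with $\varphi(t)>\|\varphi\|-\varepsilon$. Let $w=\operatorname{sgn}z$ on $A$ and $w=t$ off $A$, so $\|w\|_\infty\le1$. As $w-t$ is finitely supported, $\varphi(w)=\varphi(t)$. Also $z(w)\ge\sum_A|z|-\sum_{\Gamma\setminus A}|z|\ge\|z\|-2\varepsilon$. Hence $\|\Phi\|\ge\Phi(w)\ge\|z\|+\|\varphi\|-3\varepsilon$.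 $\blacksquare$

**Fact (bidual of a subspace).** If $X$ is a closed subspace of $A$, then $X^{**}$ is isometrically $X^{\perp\perp}\subset A^{**}$, the weak$^*$ closure of $X$ in $A^{**}$, and this is compatible with the embeddings of $X$. (By Hahn–Banach, $X^*=A^*/X^\perp$ isometrically, and the dual of this quotient is $(X^\perp)^\perp$; the weak$^*$ closure statement is the bipolar theorem.)

**Definition (proximinal).** A closed subspace $X\subset A$ is *proximinal* if for every $z\in A$ the distance $d(z,X)$ is attained at some point of $X$.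

Two hyperplanes of $\ell_1$ show what this asks. For a functional $f$ with $\|f\|=1$ we have $d(z,\ker f)=|f(z)|$. If $f=(1,1,1,\dots)$, the point $z-f(z)e_1$ of $\ker f$ attains it, so $\ker f$ is proximinal. If $f=(1-\tfrac1n)_{n\ge1}$, a nearest point $x_0$ to some $z\notin\ker f$ would give $w=z-x_0\neq0$ with $|f(w)|=|f(z)|=\|w\|$, while $|f(w)|\le\sum(1-\frac1n)|w_n|<\|w\|$; so this kernel is not proximinal.

**Theorem 4.** Let $A$ be a Banach space with $A^{**}=A\oplus_1A_s$ for some closed subspace $A_s$ (that is, $A$ is *$L$-embedded*; for example $A=\ell_1(\Gamma)$), and let $X\subset A$ be a proximinal closed subspace. Then $X$ satisfies (1), so $X$ has $IP_{f,\infty}$.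

*Proof.* Let $u\in X^{**}=X^{\perp\perp}$ and write $u=z+\varphi$ with $z\in A$, $\varphi\in A_s$.

**Step 1: $z$ is close to $X$, with error at most the size of the singular part.** For $f\in X^\perp$ with $\|f\|\le1$ we have $0=u(f)=f(z)+\varphi(f)$, so $|f(z)|\le\|\varphi\|$. By Hahn–Banach,
$$d(z,X)=\sup\{|f(z)|:f\in X^\perp,\ \|f\|\le1\}\le\|\varphi\|.$$

**Step 2: choose $x_0$ and pay for the error with $\|\varphi\|$.** By proximinality there is $x_0\in X$ with $\|x_0-z\|=d(z,X)\le\|\varphi\|$. For every $x\in X$,
$$\|x_0-x\|\le\|z-x\|+\|x_0-z\|\le\|z-x\|+\|\varphi\|=\|(z-x)+\varphi\|=\|u-x\|,$$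
where the first equality is the $\ell_1$-sum norm, since $z-x\in A$. This is (1); apply Lemma 2. $\blacksquare$

Let us test this on $X=\{x\in\ell_1:\sum x_n=0\}$, proximinal as seen above. Here $X^\perp=\mathbb R\mathbf 1$, so $X^{**}$ consists of the $z+\varphi$ with $\sum z_n+\varphi(\mathbf 1)=0$. The nearest point used above is $x_0=z-(\sum z_n)e_1=z+\varphi(\mathbf 1)e_1$. This is linear in $u=z+\varphi$, and $\|x_0\|\le\|z\|+\|\varphi\|=\|u\|$: so $X$ is constrained in $X^{**}$. It was linear because the scalar $\zeta=\sum z_n$ was lifted back to $\ell_1$ by the linear map $\zeta\mapsto\zeta e_1$. For a counterexample, replace $\mathbb R$ by a target with exact liftings of the same norm, but not linear ones.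

## Sign vectors and exact liftings of $c_0$

Let $\Gamma$ be the countable set of nonzero finitely supported vectors with entries in $\{0,1,-1\}$, regarded as a subset of $c_0$. Let
$$q:\ell_1(\Gamma)\to c_0,\qquad q(e_\gamma)=\gamma,\qquad\|q\|=1,\qquad X:=\ker q. \tag{3}$$
Then $X\neq\{0\}$, because $e_\gamma+e_{-\gamma}\in X$. As $\Gamma$ is countably infinite, $\ell_1(\Gamma)$ is $\ell_1$, and $X$ is a separable closed subspace of $\ell_1$.

**Lemma 5.** For every $\zeta\in c_0$ there is $b(\zeta)\in\ell_1(\Gamma)$ with $q\,b(\zeta)=\zeta$ and $\|b(\zeta)\|_1=\|\zeta\|_\infty$. Consequently $X$ is proximinal in $\ell_1(\Gamma)$.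

First an example. For $\zeta=(3,-1,1,0,\dots)$ slice $|\zeta|$ by height: the level from $1$ to $3$ is seen by the first coordinate only, the level from $0$ to $1$ by the first three. So $b(\zeta)=2e_{(1,0,0,\dots)}+1\,e_{(1,-1,1,0,\dots)}$, of norm $3$, and $q\,b(\zeta)=(2+1,-1,1,0,\dots)=\zeta$.

*Proof.* **Step 1: the layers.** Put $b(0)=0$ and let $\zeta\ne0$. Let $t_1>t_2>\cdots$ be the distinct nonzero values of $|\zeta(j)|$. Since $\zeta\in c_0$ they form a finite list $t_1,\dots,t_J$ (put $t_{J+1}=0$) or a sequence tending to $0$. The sets $A_i=\{j:|\zeta(j)|\ge t_i\}$ are finite and nonempty, so $\gamma_i=\operatorname{sgn}(\zeta)1_{A_i}\in\Gamma$; they are distinct because the $A_i$ increase strictly. Put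
$$b(\zeta)=\sum_i(t_i-t_{i+1})e_{\gamma_i}.$$

**Step 2: the norm.** The coefficients are positive and telescope: $\|b(\zeta)\|_1=\sum_i(t_i-t_{i+1})=t_1=\|\zeta\|_\infty$.

**Step 3: it is a lifting.** If $|\zeta(j)|=t_l$, then $j\in A_i$ exactly for $i\ge l$, so the $j$-th coordinate of $q\,b(\zeta)$ is $\operatorname{sgn}\zeta(j)\sum_{i\ge l}(t_i-t_{i+1})=\operatorname{sgn}\zeta(j)\,t_l=\zeta(j)$. Coordinates with $\zeta(j)=0$ lie in no $A_i$ and give $0$.

**Step 4: proximinality.** For $z\in\ell_1(\Gamma)$ put $x_0=z-b(qz)$. Then $qx_0=0$, so $x_0\in X$, and for all $x\in X$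
$$\|z-x_0\|=\|b(qz)\|=\|qz\|=\|q(z-x)\|\le\|z-x\|.\qquad\blacksquare$$

By Lemma 3, Lemma 5 and Theorem 4, **$X$ has $IP_{f,\infty}$**. The lifting $b$ is not additive: with unit vectors $\delta_1,\delta_2$ of $c_0$ we get $b(\delta_1)+b(\delta_2)=e_{\delta_1}+e_{\delta_2}$ but $b(\delta_1+\delta_2)=e_{\delta_1+\delta_2}$.

## Which operators into $c_0$ a projection would lift

It remains to exclude a bounded projection $P:X^{**}\to X$. A bounded *linear* lifting of the identity of $c_0$ is impossible: if $V:c_0\to\ell_1(\Gamma)$ is bounded with $qV=\mathrm{id}$, then $\delta_n\to0$ weakly in $c_0$, so $V\delta_n\to0$ weakly and, by the Schur property of $\ell_1(\Gamma)$ (weakly convergent sequences converge in norm), $\|V\delta_n\|\to0$, contradicting $\|qV\delta_n\|=1$. So we would like to turn $P$ into a bounded linear lifting.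

The natural way is to glue. Lift on larger and larger finite-dimensional subspaces, with uniformly bounded norms. Any two lifts of the same vector differ by an element of $X$. Weak$^*$ limits therefore produce elements of $X^{**}$, which $P$ brings back to $X$.

Applied to the identity of $c_0$, this plan fails at its first step. Suppose $V_n:\operatorname{span}\{\delta_1,\dots,\delta_n\}\to\ell_1(\Gamma)$ is linear with $qV_n=\mathrm{id}$ and $\|V_n\|\le C$. Let $y_i=V_n\delta_i$, so $\|y_i\|_1\ge\|qy_i\|_\infty=1$. For all signs, $\|\sum\varepsilon_iy_i\|_1\le C\|\sum\varepsilon_i\delta_i\|_\infty=C$. Average over the signs, use Khintchine's inequality in each coordinate with its absolute constant $\kappa>0$, and then the triangle inequality in $\ell_2^n$ for the vectors $(|y_i(\gamma)|)_{i\le n}$: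
$$C\ \ge\ \sum_\gamma\mathbb E\Big|\sum_i\varepsilon_iy_i(\gamma)\Big|\ \ge\ \kappa\sum_\gamma\Big(\sum_iy_i(\gamma)^2\Big)^{1/2}\ \ge\ \kappa\Big(\sum_i\|y_i\|_1^2\Big)^{1/2}\ \ge\ \kappa\sqrt n .$$
So there is no uniform bound.

The way out is to lift a different operator into $c_0$. We want an operator $\tau$ whose domain is built from spaces $\ell_1^k$. An operator on $\ell_1^k$ has its norm decided on the $k$ basis vectors, so the nonlinear lifting $b$, used only on those vectors, gives a linear lifting with no loss. At the same time $\tau$ must carry a weakly null sequence to vectors of norm $1$, so that the Schur argument still applies. The space $L_1[0,1]$ with the Rademacher functions does both.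

## No projection from $X^{**}$ onto $X$

**Theorem 6.** For the space $X$ of (3) there is no bounded linear projection from $X^{**}$ onto $X$.

*Proof.* Suppose $P:X^{**}=X^{\perp\perp}\to X$ is a bounded projection.

**Step 1: the operator to be lifted.** Let $r_n$ be the $n$-th Rademacher function on $[0,1]$: it takes the values $+1,-1,+1,\dots$ alternately on the consecutive dyadic intervals of length $2^{-n}$. The $r_n$ are orthonormal in $L_2$. Let
$$\tau:L_1[0,1]\to c_0,\qquad\tau(g)=\Big(\int_0^1g\,r_n\Big)_{n\ge1}.$$
Clearly $\|\tau(g)\|_\infty\le\|g\|_1$. For $g\in L_2$ the sequence tends to $0$ by Bessel's inequality. Since $L_2$ is dense in $L_1$ and $c_0$ is closed in $\ell_\infty$, all values lie in $c_0$. Also $\tau(r_n)=\delta_n$.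

**Step 2: linear liftings of norm at most one on finite-dimensional pieces.** Let $L^n$ be the span of the indicators $1_I$ of the dyadic intervals $I$ of length $2^{-n}$. For $g=\sum_Ic_I1_I/|I|$ we have $\|g\|_1=\sum|c_I|$, so $L^n$ is a copy of $\ell_1^{2^n}$. Let $T_n:L^n\to\ell_1(\Gamma)$ be the linear map with
$$T_n(1_I/|I|)=b\big(\tau(1_I/|I|)\big).$$
Each of these images has norm $\|\tau(1_I/|I|)\|_\infty\le1$, so $\|T_ng\|\le\sum|c_I|=\|g\|_1$, that is $\|T_n\|\le1$. And $qT_n=\tau|_{L^n}$, because both sides agree on the basis.

We can see $T_n$ explicitly. On $I$ the function $r_k$ is a constant $\varepsilon_k=\pm1$ for $k\le n$, and has mean $0$ for $k>n$. So $\tau(1_I/|I|)=(\varepsilon_1,\dots,\varepsilon_n,0,\dots)=:\gamma_I\in\Gamma$ and $T_n(1_I/|I|)=e_{\gamma_I}$. For instance $T_1r_1=\frac12(e_{(1)}-e_{(-1)})$ and $T_2r_1=\frac14(e_{(1,1)}+e_{(1,-1)}-e_{(-1,1)}-e_{(-1,-1)})$, dropping trailing zeros. The different $T_nr_1$ have disjoint supports and norm $1$, so they do not converge in norm. This is why a limit must be taken in the bidual.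

**Step 3: pass to the limit in $\ell_1(\Gamma)^{**}$.** Put $L=\bigcup_nL^n$, an increasing union, dense in $L_1[0,1]$. Fix a free ultrafilter $\mathcal U$ on $\mathbb N$. For $g\in L$ define $\Theta(g)\in\ell_1(\Gamma)^{**}$ by
$$\Theta(g)(s)=\lim_{n\to\mathcal U}\langle s,T_ng\rangle,\qquad s\in\ell_\infty(\Gamma).$$
Here $T_ng$ is defined for all large $n$, and the numbers are bounded by $\|s\|_\infty\|g\|_1$, so the limit exists, $\Theta$ is linear on $L$, and $\|\Theta(g)\|\le\|g\|_1$.

**Step 4: differences of lifts lie where $P$ is defined.** Let $g\in L^m$. For $n\ge m$ we have $q(T_ng-T_mg)=\tau g-\tau g=0$, so $T_ng-T_mg\in X$. If $f\in X^\perp\subset\ell_\infty(\Gamma)$, then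
$$(\Theta(g)-T_mg)(f)=\lim_{n\to\mathcal U}\langle f,T_ng-T_mg\rangle=0.$$
Hence $\Theta(g)-T_mg\in X^{\perp\perp}=X^{**}$.

**Step 5: use $P$ to make the lifting consistent.** For $g\in L^m$ define
$$S(g)=T_mg+P\big(\Theta(g)-T_mg\big)\in\ell_1(\Gamma). \tag{4}$$
We check four things.

- *Independence of $m$.* If also $g\in L^{m'}$, then $x:=T_mg-T_{m'}g\in X$ and $Px=x$. So the two values in (4) differ by $x+P(-x)=0$.
- *Linearity.* For $g,h\in L$ use one $m$ with $g,h\in L^m$; then $T_m$, $\Theta$ and $P$ are linear.
- *Boundedness.* $\|Sg\|\le\|T_mg\|+\|P\|(\|\Theta(g)\|+\|T_mg\|)\le(1+2\|P\|)\|g\|_1$.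
- *Lifting.* $P$ has values in $X=\ker q$, so $qS(g)=qT_mg+0=\tau(g)$.

By density $S$ extends to a bounded operator $S:L_1[0,1]\to\ell_1(\Gamma)$ with $qS=\tau$.

**Step 6: contradiction with the Schur property.** For $h\in L_\infty\subset L_2$, Bessel gives $\int hr_n\to0$; so $r_n\to0$ weakly in $L_1[0,1]$. Then $Sr_n\to0$ weakly in $\ell_1(\Gamma)$, hence in norm. So $\|\tau r_n\|_\infty=\|qSr_n\|_\infty\to0$, contradicting $\|\tau r_n\|_\infty=\|\delta_n\|_\infty=1$. $\blacksquare$

This proves Theorem 1: $X=\ker q\neq\{0\}$ is separable, is a closed subspace of $\ell_1$, has $IP_{f,\infty}$, and is not complemented, hence not constrained, in $X^{**}$.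

## Kernels of $\ell_1(S_Z)\to Z$ and liftings of singular functionals

The proof turned a projection into a lifting. For a whole class of spaces the two are equivalent, and this makes norm-one projections computable.

Let $Z\ne\{0\}$ be any Banach space with unit sphere $S_Z$, let $q_Z:\ell_1(S_Z)\to Z$, $q_Z(e_\gamma)=\gamma$, and $X_Z=\ker q_Z$. Every $\zeta\ne0$ in $Z$ has the exact lifting $b(\zeta)=\|\zeta\|e_{\zeta/\|\zeta\|}$; put $b(0)=0$. As in Step 4 of Lemma 5, $x_0=z-b(q_Zz)$ lies in $X_Z$ and $\|z-x_0\|=\|q_Zz\|=\|q_Z(z-x)\|\le\|z-x\|$ for $x\in X_Z$. So $X_Z$ is proximinal, and by Theorem 4 **$X_Z$ has $IP_{f,\infty}$ for every $Z$.** It is nonzero, since it contains $e_\gamma+e_{-\gamma}$.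

Let
$$N_Z=\{\varphi\in c_0(S_Z)^\perp:\ q_Z^{**}\varphi\in Z\},\qquad\rho:N_Z\to Z,\quad\rho(\varphi)=q_Z^{**}\varphi .$$
For a linear subspace $N\subset N_Z$ let
$$Y_N=\{z+\varphi:\ z\in\ell_1(S_Z),\ \varphi\in N,\ q_Zz=-\rho\varphi\}.$$

**Theorem 7.**
(i) $X_Z$ is complemented in $X_Z^{**}$ iff $\rho$ has a bounded linear lifting $S:N_Z\to\ell_1(S_Z)$, $q_ZS=\rho$.
(ii) If $\dim Z\ge2$, then $X_Z$ is constrained in $X_Z^{**}$ iff there is such an $S$ with $\|S\|\le1$.
More precisely, for every linear subspace $N\subset N_Z$ we have $X_Z\subset Y_N\subset X_Z^{**}$ and $Y_N/X_Z\cong N$ as vector spaces, and (i), (ii) hold with $(X_Z^{**},N_Z)$ replaced by $(Y_N,N)$.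

(If $Y_N$ is not closed, "complemented" and "constrained" mean that there is a projection from $Y_N$ onto $X_Z$ that is bounded, respectively of norm at most $1$.)

*Proof.* Write $q=q_Z$, $X=X_Z$.

**Step 1: describe $X^{**}$ and $Y_N$.** Since $q$ is onto, a functional vanishing on $X=\ker q$ factors through $q$ by a bounded functional on $Z$; so $X^\perp=q^*(Z^*)$ and $X^{**}=X^{\perp\perp}=\ker q^{**}$. Write an element of $\ell_1(S_Z)^{**}$ as $z+\varphi$ by Lemma 3. It lies in $\ker q^{**}$ iff $q^{**}\varphi=-qz$, and then $q^{**}\varphi\in Z$. So $X^{**}=Y_{N_Z}$, and $Y_N\subset X^{**}$ for every $N$. The map $z+\varphi\mapsto\varphi$ from $Y_N$ to $N$ is onto, because $q$ is onto, and its kernel is $\{z:qz=0\}=X$.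

**Step 2: from a lifting to a projection.** Given a bounded linear $S:N\to\ell_1(S_Z)$ with $qS=\rho$, put $P(z+\varphi)=z+S\varphi$ on $Y_N$. It has values in $X$, as $q(z+S\varphi)=qz+\rho\varphi=0$. It is the identity on $X$, where $\varphi=0$. And $\|P(z+\varphi)\|\le\|z\|+\|S\|\,\|\varphi\|\le\max(1,\|S\|)\,\|z+\varphi\|$. So $P$ is a bounded projection, of norm at most $1$ if $\|S\|\le1$.

**Step 3: from a projection to a lifting.** Given a bounded projection $P:Y_N\to X$ and $\varphi\in N$, put $S\varphi=P(z+\varphi)-z$ for any $z$ with $qz=-\rho\varphi$. Two choices of $z$ differ by an element of $X$, which $P$ fixes, so $S\varphi$ is well defined; then $S$ is linear, since choices of $z$ may be added and multiplied by scalars. The exact lifting allows $\|z\|=\|\rho\varphi\|\le\|\varphi\|$, so $\|S\varphi\|\le\|P\|(\|z\|+\|\varphi\|)+\|z\|\le(2\|P\|+1)\|\varphi\|$. Finally $qS\varphi=0-qz=\rho\varphi$. This proves (i).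

**Step 4: a norm-one projection gives $\|S\|\le1$.** Now let $\|P\|\le1$ and $\dim Z\ge2$. Since $P(z+\varphi)=z+S\varphi$,
$$\|z+S\varphi\|\le\|z\|+\|\varphi\|\qquad\text{whenever }qz=-\rho\varphi. \tag{5}$$
We want a $z$ with support disjoint from that of $S\varphi$, so that the left side splits. The support of $S\varphi$ is countable. Choose a $2$-dimensional subspace $W\subset Z$ containing $\rho\varphi$. Its unit circle is uncountable, and each line through $0$ contains only two of its points, so there are two linearly independent unit vectors $\gamma_1,\gamma_2\in W$ outside $\operatorname{supp}S\varphi$. Write $\rho\varphi=\alpha\gamma_1+\beta\gamma_2$ and $b=\alpha e_{\gamma_1}+\beta e_{\gamma_2}$, so $qb=\rho\varphi$. With $z=-b$, (5) reads $\|b\|+\|S\varphi\|\le\|b\|+\|\varphi\|$, that is $\|S\varphi\|\le\|\varphi\|$. $\blacksquare$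

## The Euclidean plane: failure after two added dimensions

By the Observation, a space with $IP_{f,\infty}$ is constrained in each one-dimensional extension inside its bidual. Two dimensions are already enough for failure.

**Theorem 8.** Let $Z=\mathbb R^2$ with the Euclidean norm. Then $X_Z$ is a subspace of codimension $2$ in $\ell_1(S^1)$. It is isomorphic to $\ell_1(\Gamma')$ with $\Gamma'$ equal to $S^1$ minus two points, and it has $IP_{f,\infty}$. There is a subspace $Y$ with $X_Z\subset Y\subset X_Z^{**}$ and $\dim Y/X_Z=2$ such that $X_Z$ is not constrained in $Y$. (Hence $X_Z$ is not constrained in $X_Z^{**}$, although it is complemented there, being isomorphic to a dual space.)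

*Proof.* Write $q=q_Z$; $IP_{f,\infty}$ was shown in the previous section, and the codimension is $2$ because $q$ maps onto $\mathbb R^2$.

**Step 1: the isomorphism type.** Let $\gamma_1,\gamma_2\in S^1$ be independent and $F=\{\gamma_1,\gamma_2\}$. Then $q|_{\ell_1(F)}$ is an isomorphism onto $\mathbb R^2$, and
$$z\mapsto z-(q|_{\ell_1(F)})^{-1}qz,\qquad\ell_1(S^1\setminus F)\to X_Z,$$
is bounded, with bounded inverse $x\mapsto x|_{S^1\setminus F}$. Indeed, if $x\in X_Z$ is split as $x=z+w$ with $w\in\ell_1(F)$, then $qw=-qz$, so $w=-(q|_{\ell_1(F)})^{-1}qz$. Let $V:X_Z\to\ell_1(\Gamma')=c_0(\Gamma')^*$ be this isomorphism, and $Q:\ell_1(\Gamma')^{**}\to\ell_1(\Gamma')$ the restriction projection. Then $V^{-1}QV^{**}$ is a bounded projection from $X_Z^{**}$ onto $X_Z$.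

**Step 2: a two-dimensional family of singular functionals.** We want $\varphi_\theta$ with $\rho(\varphi_\theta)=\theta$ and small norm. For $s\in\ell_\infty(S^1)$ let $p(s)$ be the upper integral, the infimum of $\int h\,d\gamma$ over bounded Borel $h\ge s$, with $d\gamma$ normalized Lebesgue measure. It is sublinear and equals the integral on bounded Borel functions, so by Hahn–Banach the integral extends to a linear $\Lambda\le p$ on $\ell_\infty(S^1)$. If $s\le0$, then $\Lambda(s)\le p(s)\le0$; so $\Lambda$ is positive. It vanishes on each $1_{\{\gamma\}}$, hence by continuity on $c_0(S^1)$. For $\theta\in\mathbb R^2$ put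
$$\varphi_\theta(s)=2\Lambda\big(s\cdot\langle\theta,\cdot\rangle\big).$$
Then:

- $\varphi_\theta\in c_0(S^1)^\perp$, since $s\cdot\langle\theta,\cdot\rangle\in c_0(S^1)$ for $s\in c_0(S^1)$;
- $\|\varphi_\theta\|\le2\int|\langle\theta,\gamma\rangle|\,d\gamma=\frac4\pi|\theta|$, by positivity and because the mean of $|\cos|$ is $\frac2\pi$;
- $\varphi_\theta(q^*v)=2\int\langle v,\gamma\rangle\langle\theta,\gamma\rangle\,d\gamma=\langle v,\theta\rangle$ for $v\in\mathbb R^2$, since $(q^*v)(\gamma)=\langle v,\gamma\rangle$; that is, $\rho(\varphi_\theta)=\theta$.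

Let $N=\{\varphi_\theta:\theta\in\mathbb R^2\}$. It is linear of dimension $2$, because $\theta\mapsto\varphi_\theta$ is linear and $\rho(\varphi_\theta)=\theta$. Let $Y=Y_N$; by Theorem 7, $\dim Y/X_Z=2$.

**Step 3: what a norm-one projection would give.** Suppose $X_Z$ is constrained in $Y$. Theorem 7(ii) for $(Y_N,N)$ gives a lifting $S$ with $\|S\|\le1$. The map $R\theta=S\varphi_\theta$ is linear from $\mathbb R^2$ to $\ell_1(S^1)$, so each coordinate is a linear functional: $R\theta=\sum_\gamma\langle\theta,a_\gamma\rangle e_\gamma$ with $a_\gamma\in\mathbb R^2$. Testing on the two coordinate vectors of $\mathbb R^2$ shows that only countably many $a_\gamma$ are nonzero and $\sum|a_\gamma|<\infty$. Moreover, for all $\theta\in\mathbb R^2$,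
$$\sum_\gamma\langle\theta,a_\gamma\rangle\gamma=\theta,\qquad h(\theta):=\sum_\gamma|\langle\theta,a_\gamma\rangle|\le\tfrac4\pi|\theta|. \tag{6}$$

**Step 4: trace against average, to force equality.** The map $\theta\mapsto\langle\theta,a\rangle\gamma$ has trace $\langle a,\gamma\rangle$, so taking traces in the first part of (6) gives $\sum\langle a_\gamma,\gamma\rangle=2$, and therefore $\sum|a_\gamma|\ge2$. Averaging the second part over $|\theta|=1$ gives $\frac2\pi\sum|a_\gamma|\le\frac4\pi$, that is $\sum|a_\gamma|\le2$. Hence $\sum|a_\gamma|=2$, and the average of $h$ over the circle is exactly $\frac4\pi$. As $h$ is continuous and $h\le\frac4\pi$ on the circle, $h=\frac4\pi$ there, and by homogeneity $h(\theta)=\frac4\pi|\theta|$ for all $\theta$.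

**Step 5: a corner that the Euclidean norm does not have.** Choose $\gamma_0$ with $a_{\gamma_0}\neq0$ and a unit vector $\theta_0\perp a_{\gamma_0}$. In $h(\theta_0+ta_{\gamma_0})$ the term with index $\gamma_0$ is $|t|\,|a_{\gamma_0}|^2$, and the other terms sum to a convex function of $t$. A convex function has left derivative at most its right derivative at $0$, so the right derivative of the whole sum at $0$ exceeds the left one by at least $2|a_{\gamma_0}|^2>0$. But $\frac4\pi|\theta_0+ta_{\gamma_0}|=\frac4\pi\sqrt{1+t^2|a_{\gamma_0}|^2}$ is differentiable at $0$. This is a contradiction. $\blacksquare$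

This is also the failure announced after (2): take $u\in Y\setminus X_Z$ and $V=X_Z+\mathbb Ru$. There is a norm-one projection $V\to X_Z$, but none of them extends to $Y$ with norm $1$.

## Finite-dimensional extensions always admit projections of norm $3+\varepsilon$

Norm-one projections can thus fail in a two-dimensional extension, the least possible dimension. The failure of all bounded projections in Theorem 6 is different in kind: it is invisible on every finite-dimensional extension, even quantitatively.

**Proposition 9.** Let $X$ be any Banach space, $E\subset X^{**}$ finite-dimensional, and $\varepsilon>0$. Then there is a projection of norm $\le3+\varepsilon$ from $X+E$ onto $X$.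

*Proof.* **Step 1: reduce to $E\cap X=\{0\}$.** Replace $E$ by a complement of $E\cap X$ in $E$; the sum $X+E$ does not change. If $E\subset X$ there is nothing to prove, so assume $E\ne\{0\}$, $E\cap X=\{0\}$. On the compact unit sphere $S_E$ the continuous function $d(\cdot,X)$ is positive, so $d(e,X)\ge c\|e\|$ on $E$ for some $c>0$.

**Step 2: a finite-dimensional $F\subset X$ that approximates $E$ almost as well as $X$.** Let $\eta>0$, let $e_1,\dots,e_k$ be an $\eta$-net of $S_E$, let $x_i\in X$ satisfy $\|e_i-x_i\|\le d(e_i,X)+\eta$, and $F=\operatorname{span}\{x_i\}$. For $e\in S_E$ and $\|e-e_i\|\le\eta$,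
$$d(e,F)\le\eta+\|e_i-x_i\|\le d(e_i,X)+2\eta\le d(e,X)+3\eta\le\Big(1+\frac{3\eta}c\Big)d(e,X),$$
the last because $d(e,X)\ge c$. By homogeneity $d(e,F)\le(1+3\eta/c)\,d(e,X)$ on all of $E$.

**Step 3: define the projection by local reflexivity.** Let $G=E+F$. If $e+f\in X$ with $e\in E$, $f\in F$, then $e\in E\cap X=\{0\}$; so $G\cap X=F$. Local reflexivity gives $T:G\to X$ with $T|_F=\mathrm{id}$ and $\|T\|\le1+\eta$. Define $P(x+e)=x+Te$ on $X+E$. It is well defined and linear since $E\cap X=\{0\}$, has values in $X$, and is the identity on $X$.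

**Step 4: estimate its norm.** For $f\in F$ we have $Te-e=T(e-f)-(e-f)$, so $\|Te-e\|\le(2+\eta)\|e-f\|$. Taking the infimum over $f$, and using $d(e,X)\le\|x+e\|$,
$$\|Te-e\|\le(2+\eta)\,d(e,F)\le(2+\eta)\Big(1+\frac{3\eta}c\Big)d(e,X)\le(2+\eta)\Big(1+\frac{3\eta}c\Big)\|x+e\|.$$
As $P(x+e)=(x+e)+(Te-e)$, we get $\|P\|\le1+(2+\eta)(1+3\eta/c)$. The constant $c$ depends only on $E$ and $X$, so for small $\eta$ this is at most $3+\varepsilon$. $\blacksquare$
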